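# Fixed-point-free automorphisms satisfying a polynomial identity, and the Fitting height

## 1. Fitting height is bounded by the number of irreducible factors

All groups are finite unless said otherwise.

**Theorem A.** Let $f\in\mathbb Z[x]$, $f\neq0$, and let $d=\deg f$. If $d=0$ put $k=|f|$. If $d\ge 1$ put
$$k=2\,(d^2)!\;\mathrm{cont}(f)\prod_{2\le n\le d^2,\ \Phi_n\nmid f}|\mathrm{Res}(f,\Phi_n)| ,$$
where $\mathrm{cont}(f)$ is the gcd of the coefficients of $f$ and $\Phi_n$ is the $n$-th cyclotomic polynomial. Let $G$ be a finite solvable group with a fixed-point-free automorphism $\alpha$ such that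

> $(*)_f$: $\ f(\alpha)=0$ on every elementary abelian section of $G$,

and suppose $\gcd(|G|,k)=1$. Then the Fitting height $h(G)$ is at most the number of *distinct* irreducible factors of $f$ in $\mathbb Q[x]$ (up to scalars) different from $x$ and $x-1$.

In particular, the following conjecture from "The Fitting height of finite groups with a fixed-point-free automorphism satisfying an identity" is true.

**Conjecture.** For every non-zero $f(x)=a_0+a_1x+\dots+a_dx^d\in\mathbb Z[x]$ there is an integer $k>0$ with the following property. Let $G$ be a finite (solvable) group with a fixed-point-free automorphism $\alpha$ satisfying $\gcd(|G|,k)=1$ and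
$$g^{a_0}\cdot\alpha(g)^{a_1}\cdot\alpha^2(g)^{a_2}\cdots\alpha^d(g)^{a_d}=1\qquad\text{for all } g\in G. \tag{1.1}$$
Then $h(G)$ is at most the number of irreducible factors of $f(x)$.

In the conjecture, irreducible factors are the non-constant ones in a factorization in $\mathbb Q[x]$, counted with multiplicity; integer factors do not count. So $2(x+1)^2$ has $2$ irreducible factors and a non-zero constant has $0$. Theorem A counts $(x+1)^2$ only once, and counts neither $x$ nor $x-1$, so its bound is at most that of the conjecture.

Now the words in the statement.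

An automorphism $\alpha$ is **fixed-point-free** if $\alpha(g)=g$ implies $g=1$. By Rowley's theorem a finite group with such an automorphism is solvable, which is why "solvable" is in parentheses in the conjecture. The **Fitting height** $h(G)$ of a solvable group is the length $h$ of a shortest series $1=G_0\le\dots\le G_h=G$ of normal subgroups of $G$ with nilpotent factors $G_{i+1}/G_i$; so $h(1)=0$, and $h(G)=1$ means that $G\neq1$ is nilpotent. Classical theorems of Thompson and Berger bound the Fitting height of finite groups admitting a fixed-point-free automorphism of coprime order. Here nothing is assumed about the order of $\alpha$; instead $\alpha$ satisfies an identity.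

A **section** of $(G,\alpha)$ is a quotient $S/T$ with $T\trianglelefteq S\le G$ and both $S$ and $T$ $\alpha$-invariant. If it is elementary abelian, say of exponent $p$, it is an $\mathbb F_p$-vector space on which $\alpha$ acts linearly, and $f(\alpha)=0$ makes sense there.

*The identity (1.1) implies $(*)_f$:* for $g\in S$ read the identity modulo $T$. In the abelian group $S/T$, written additively, it says $\sum_ia_i\alpha^i(\bar g)=0$. The converse fails. Let $G=\mathbb Z/25$, let $\alpha$ be multiplication by $7$, and let $f=x-2$. Since $7-1=6$ is a unit modulo $25$, $\alpha$ is fixed-point-free. On every elementary abelian section (of order $1$ or $5$) $\alpha$ is multiplication by $7\equiv2$, so $(*)_f$ holds. But (1.1) would say $7\equiv2$ modulo $25$.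

The integer $k$ is positive: if $\Phi_n\nmid f$, then $\Phi_n$, being irreducible, has no common factor with $f$, so $\mathrm{Res}(f,\Phi_n)\ne0$. For $f=x^2+x+1=\Phi_3$ we have $d^2=4$, and the product runs over $n=2,4$, with $\mathrm{Res}$ equal to $f(-1)=1$ and $f(i)f(-i)=i\cdot(-i)=1$. So $k=2\cdot 24=48$. For $d\ge1$ the condition $\gcd(|G|,k)=1$ says that every prime $p$ dividing $|G|$ is odd, satisfies $p>d^2$, does not divide $f$, and divides none of the listed resultants.

Some condition on the primes is needed: for $f=7$, $G=\mathbb Z/7$ and $\alpha=-1$, $(*)_f$ and (1.1) hold and $h(G)=1$, while $f$ has no irreducible factor. The resultants exclude accidents such as this one: $2$ has multiplicative order $3$ modulo $7$, so it is a common root modulo $7$ of $x-2$ and $\Phi_3$, although $\Phi_3\nmid x-2$. Indeed $\Phi_3(2)=7$.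

**The case $d=0$.** If $f=c\neq 0$ is constant, $(*)_f$ says that $c$ kills every elementary abelian section, while $\gcd(|G|,c)=1$. So $G$ has no non-trivial elementary abelian section. If $G\ne1$, the last non-trivial term $D$ of its derived series is a characteristic abelian subgroup, and for a prime $p$ dividing $|D|$ the elements of order dividing $p$ in $D$ form a non-trivial elementary abelian section. So $G=1$ and $h(G)=0$. **From now on $d\ge1$ and $G\neq1$.**

Theorem A is proved in Sections 4 to 7. Section 8 contains a sharp form, Theorem B, which shows among other things that the bound in the conjecture is attained.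

## 2. Textbook facts, and what fixed-point-freeness gives for free

Conventions: $x^g=g^{-1}xg$, $[x,y]=x^{-1}y^{-1}xy$, $[X,Y,Z]=[[X,Y],Z]$; in $G\rtimes\langle\alpha\rangle$ we have $\alpha g\alpha^{-1}=\alpha(g)$. For a field $F$, $\mu_n(F)$ is the group of $n$-th roots of unity in $F$. We use the following facts.

- **(F1)** (P. Hall) In a solvable group Hall $\pi$-subgroups exist for every set $\pi$ of primes, and any two are conjugate. A *Sylow system* of $G$ is a set $\{S_p\}$ of pairwise permutable Sylow subgroups, one for each prime $p$ dividing $|G|$; Sylow systems of a solvable group exist, and any two are conjugate. (If only two primes divide $|G|$, any choice is a Sylow system, since $|S_pS_q|=|G|$ forces $S_pS_q=G=S_qS_p$.) Products of members of a Sylow system are Hall subgroups.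
- **(F2)** The Fitting subgroup $F(G)$ is the largest normal nilpotent subgroup. If $F_0=1$ and $F_i/F_{i-1}=F(G/F_{i-1})$, then $h(G)$ is the first $i$ with $F_i=G$. The $F_i$ are characteristic.
- **(F3)** (Coprime action) Let a $q$-group $Q$ act on a $p$-group $P$, $p\ne q$. (i) An element of $Q$ acting trivially on $N$ and on $P/N$, for a $Q$-invariant $N\trianglelefteq P$, acts trivially on $P$. (ii) $[P,Q,Q]=[P,Q]$. (iii) An element of $Q$ acting trivially on $P/\Phi(P)$ acts trivially on $P$.
- **(F4)** (Three subgroups lemma) If $[X,Y,Z]=[Y,Z,X]=1$, then $[Z,X,Y]=1$.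
- **(F5)** Maschke's theorem. In particular, if $Z$ is abelian of order prime to $q$ and $F=\overline{\mathbb F}_q$, every finite-dimensional $FZ$-module $W$ is the direct sum of its *weight spaces* $W_\lambda=\{w: zw=\lambda(z)w \text{ for all } z\in Z\}$, $\lambda\in\mathrm{Hom}(Z,F^*)$. The $\lambda$ with $W_\lambda\ne0$ are the *weights*.
- **(F6)** Let $F$ be algebraically closed, $M\neq 0$ finite-dimensional. An algebra acting irreducibly on $M$ maps onto $\mathrm{End}(M)$ (Burnside). Every finite-dimensional $\mathrm{End}(M)$-module is $M\otimes T$ with action on the first factor, and its endomorphisms commuting with $\mathrm{End}(M)$ are the $1\otimes c$, $c\in \mathrm{End}(T)$. Every $F$-algebra automorphism of $\mathrm{End}(M)$ is conjugation by an invertible element (Skolem–Noether).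
- **(F7)** $\mathrm{Res}(f,g)\in f\mathbb Z[x]+g\mathbb Z[x]$ for non-constant $f,g\in \mathbb Z[x]$. If $p\nmid n$, the elements of order $n$ in $\overline{\mathbb F}_p^{\,*}$ are roots of $\Phi_n$ modulo $p$.

Now let $\alpha$ be a fixed-point-free automorphism of $G$. The maps $x\mapsto x^{-1}\alpha(x)$ and $x\mapsto x\alpha(x)^{-1}$ are injective: $x^{-1}\alpha(x)=y^{-1}\alpha(y)$ gives $\alpha(yx^{-1})=yx^{-1}$, so $x=y$, and similarly for the other map. As $G$ is finite they are bijective, and the same holds on every $\alpha$-invariant subgroup. Three consequences: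

**(2.1)** *$\alpha$ acts fixed-point-freely on every section $S/T$; in particular $1$ is never an eigenvalue of $\alpha$ on an elementary abelian section.* If $g\in S$ and $g^{-1}\alpha(g)\in T$, then $g^{-1}\alpha(g)=n^{-1}\alpha(n)$ for some $n\in T$, and injectivity gives $g=n\in T$.

**(2.2)** *$G$ has a Sylow system with all members $\alpha$-invariant.* Let $\Sigma$ be a Sylow system. Then $\alpha(\Sigma)=\Sigma^g$ for some $g$. Write $g=x\alpha(x)^{-1}$. Then $\alpha(\Sigma^x)=\Sigma^{g\alpha(x)}=\Sigma^x$. Since $\alpha$ preserves orders, it fixes each member of $\Sigma^x$.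

**(2.3)** *If $\{S_p\}$ is a Sylow system of $G$ and $K\trianglelefteq G$, then $\{S_p\cap K\}$ is a Sylow system of $K$ (up to trivial members).* The intersection of a Hall subgroup with a normal subgroup $K$ is a Hall subgroup of $K$. So $S_pS_q\cap K$ is a Hall $\{p,q\}$-subgroup of $K$, for $p\ne q$. It contains the set $(S_p\cap K)(S_q\cap K)$, which has the same cardinality $|K|_p|K|_q$. So this set is a subgroup, and the two factors permute.

## 3. Linear polynomials, and a group of height two for $1+x+x^2+x^3$

**The polynomial $x-c$.** The identity says $\alpha(g)=g^c$ for all $g$. For $g,u\in G$,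
$$\alpha(u)\alpha(g)\alpha(u)^{-1}=\alpha(ugu^{-1})=(ugu^{-1})^c=ug^cu^{-1}=u\,\alpha(g)\,u^{-1}.$$
So $u^{-1}\alpha(u)$ commutes with $\alpha(g)$ for all $g$, that is, $u^{-1}\alpha(u)\in Z(G)$. But every element of $G$ has the form $u^{-1}\alpha(u)$. Hence $G$ is abelian and $h(G)\le1$, with no condition on the primes. For $c=0$ and $c=1$ we even get $G=1$: in the first case $\alpha(g)=1$ for all $g$, in the second $\alpha=\mathrm{id}$ has no fixed points except $1$. This is why $x$ and $x-1$ are not counted.

**The polynomial $1+x+x^2+x^3=(x+1)(x^2+1)$.** It has two irreducible factors, and height two does occur. Let $p$ be an odd prime and $q\equiv1$ modulo $p$ a prime, let $\omega\in\mathbb F_q$ have order $p$, and let $\langle c\rangle$ of order $p$ act on $V=\mathbb F_q^2$. Put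
$$c=\begin{pmatrix}\omega&0\\0&\omega^{-1}\end{pmatrix},\qquad A=\begin{pmatrix}0&-1\\1&0\end{pmatrix},\qquad AcA^{-1}=c^{-1},\quad A^2=-1.$$
Let $G=V\rtimes\langle c\rangle$ and $\alpha(v,c^j)=(Av,c^{-j})$. The relation $AcA^{-1}=c^{-1}$ makes $\alpha$ an automorphism. A fixed point $(v,c^j)$ has $c^{2j}=1$, so $c^j=1$, and $Av=v$ gives $v=A^2v=-v$, so $v=0$. Also $\alpha^4=1$. Every $g$ is $y^{-1}\alpha(y)$ for some $y$, and the product telescopes: $g\,\alpha(g)\alpha^2(g)\alpha^3(g)=y^{-1}\alpha^4(y)=1$. Since $c$ acts non-trivially on $V$ and has order prime to $q$, $G$ is not nilpotent; so $h(G)=2$. The primes $p,q$ can be taken as large as we like, so no $k$ forces $h(G)\leq1$ for this $f$.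

What happened with the eigenvalues? On $\langle c\rangle$ the automorphism has eigenvalue $-1$, of order $2$. The weights of $\langle c\rangle$ on $V$ are $\lambda:c\mapsto\omega$ and $\lambda^{-1}$, and $A$ swaps the two weight spaces. An operator that swaps two spaces has a set of eigenvalues closed under $r\mapsto-r$. Since $1$ is not allowed as an eigenvalue, $-1$ is not allowed either, so the eigenvalues on $V$ do not lie in $\mu_2$, and a factor of $f$ other than $x+1$ must account for them. This is the mechanism of the theorem.

## 4. Orbits of weights, and where they stop giving enough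

Let us make the mechanism general. The first lemma turns an orbit of weights into a set of eigenvalues.

**Lemma 1.** Let $q$ be a prime with $f\bmod q\ne0$ and let $F=\overline{\mathbb F}_q$. Let $Z$ be an abelian group of order prime to $q$, $\alpha\in\mathrm{Aut}(Z)$, $W$ a finite $\mathbb F_qZ$-module, and $A\in GL(W)$ with $AzA^{-1}=\alpha(z)$ on $W$ and $f(A)=0$. Let $\lambda$ be a weight of $Z$ on $W_F=W\otimes F$, and let $t$ be the length of its orbit under $\lambda\mapsto\lambda\circ\alpha^{-1}$. Then $A W_\lambda=W_{\lambda\circ\alpha^{-1}}$, and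

(a) $t\le d$, and the minimal polynomial of $A^t$ on $W_\lambda$ has degree at most $d/t$;

(b) if $s$ is an eigenvalue of $A^t$ on $W_\lambda$, then every $t$-th root of $s$ in $F$ is an eigenvalue of $A$.

*Proof.* For $w\in W_\lambda$ and $z\in Z$ we have $zAw=A\,\alpha^{-1}(z)w=\lambda(\alpha^{-1}(z))Aw$, so $AW_\lambda\subseteq W_{\lambda\circ\alpha^{-1}}$. The same argument for $A^{-1}$ gives equality. So for $0\le j<t$ the spaces $A^jW_\lambda$ are distinct weight spaces, and $A^tW_\lambda=W_\lambda$.

(a) Sort the exponents of $f$ modulo $t$: $f\bmod q=\sum_{0\le j<t}x^jf_j(x^t)$. Some $f_j\ne0$, and $\deg f_j\le d/t$ when $f_j\ne0$. For $w\in W_\lambda$,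
$$0=f(A)w=\sum_{0\le j<t}A^jf_j(A^t)w ,$$
and the summands lie in distinct weight spaces. So each is $0$, and as $A$ is invertible, $f_j(A^t)$ kills $W_\lambda$ for every $j$. Since $W_\lambda\neq0$, a non-zero $f_j$ is not constant. Hence $1\le\deg f_j\le d/t$, which gives both claims.

(b) Let $w\in W_\lambda$ be an eigenvector, $A^tw=sw$. The vectors $w,Aw,\dots,A^{t-1}w$ are non-zero and lie in distinct weight spaces, so they are linearly independent. Their span is $A$-invariant, and $A$ has characteristic polynomial $x^t-s$ on it. $\square$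

**Lemma 2.** In Lemma 1 let $Z=C_0\neq 1$ be an elementary abelian $p$-group, $p\ne q$, that acts faithfully on $W$ and is irreducible under $\alpha$. Let $\rho\in\overline{\mathbb F}_p$ be an eigenvalue of $\alpha$ on $C_0$, of multiplicative order $e$. Then $e\le d$, and for some $r\in F^*$ every element of $r\mu_e(F)$ is an eigenvalue of $A$.

*Proof.* As an irreducible $\mathbb F_p[x]$-module, $C_0$ is $\mathbb F_p(\rho)$ with $\alpha$ acting as multiplication by $\rho$. As $C_0\ne1$ acts faithfully and diagonalizably on $W_F$, there is a weight $\lambda\ne1$. If $\lambda\circ\alpha^j=\lambda$, then $\lambda$ is trivial on $(\alpha^j-1)C_0$. For $e\nmid j$ the map $\alpha^j-1$ is multiplication by $\rho^j-1\ne0$, so it is onto and $\lambda=1$, a contradiction. And $\alpha^e=1$ on $C_0$. So the orbit length of $\lambda$ is exactly $e$. By (a), $e\le d$. By (b), for an eigenvalue $s$ of $A^e$ on $W_\lambda$ all solutions of $x^e=s$ are eigenvalues of $A$; as $s\neq0$, they form a coset of $\mu_e(F)$. $\square$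

This suggests a plan: find a tower of layers in $G$, each acting faithfully on the next, and pass eigenvalues upwards. An eigenvalue of order $e$ on one layer gives a full coset $r\mu_e$ of eigenvalues on the next one. As $1$ is not an eigenvalue, $r\notin\mu_e$, and so some eigenvalue in the coset has an order which is a proper multiple of $e$. This last step needs the whole coset: if $e=2$ and $r=\omega$ is a primitive cube root of unity, then $\omega$ has order $3$, but $-\omega$ has order $6$. Each layer then forces a new cyclotomic factor of $f$.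

If all layers were elementary abelian, Lemma 2 would suffice. But the tower construction in Section 6 leaves layers which are $p$-groups of class two, and there the orbit argument falls short.

**Where it stops.** Let $p\equiv3$ modulo $8$ and let $\rho\in\mathbb F_{p^2}$ have order $8$. Then $\rho\notin\mathbb F_p$, as $8\nmid p-1$; and $\rho^p=\rho^3$, so the norm of $\rho$ is $\rho^{p+1}=\rho^4=-1$. Let $\omega$ be a non-zero alternating $\mathbb F_p$-bilinear form on the plane $\mathbb F_{p^2}$, and let $C=\mathbb F_{p^2}\times\mathbb F_p$ with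
$$(v,z)(v',z')=(v+v',\,z+z'+\omega(v,v')) .$$
This is a group of exponent $p$, with $[(v,z),(v',z')]=(0,2\omega(v,v'))$ and centre $Z=0\times\mathbb F_p$. A linear map of the plane multiplies $\omega$ by its determinant, and the determinant of multiplication by $\rho$ is the norm $-1$. So $\alpha(v,z)=(\rho v,-z)$ is an automorphism, and it is fixed-point-free. On $C/Z$ it has the eigenvalue $\rho$ of order $8$.

An $\alpha$-invariant subgroup has image $0$ or everything in the irreducible module $C/Z$. In the second case it generates $C$ together with $Z$ and is not abelian. So the only $\alpha$-invariant abelian subgroups are $1$ and $Z$. A non-trivial weight $\lambda$ of $Z$ is sent to $\lambda^{-1}$, so its orbit has length $t=2$. Lemma 1 therefore produces only a coset of $\mu_2$, where we need a coset of $\mu_8$, and its bound $t\le d$ says nothing about $e=8$. What remains is $\alpha^2$, which fixes $\lambda$, acts on $C/Z$ with order $4$, and is invisible to weights. We must extract the missing factor $4$ from the action of $A^2$ inside a single weight space $W_\lambda$.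

## 5. Heisenberg blocks and a Fourier count of eigenvalues

What does an operator look like that normalizes a Heisenberg group inside one weight space? Here is the smallest model, over $\mathbb C$. Let $p$ be an odd prime, $\omega=e^{2\pi i/p}$, and on $\mathbb C^p$ with basis $\epsilon_k$, $k\in\mathbb Z/p$, put
$$X\epsilon_k=\epsilon_{k+1},\qquad Y\epsilon_k=\omega^k\epsilon_k,\qquad S\epsilon_k=\sum_j\omega^{jk}\epsilon_j .$$
Then $SX\epsilon_k=\sum_j\omega^{j(k+1)}\epsilon_j=YS\epsilon_k$, so $SXS^{-1}=Y$. And $X^{-1}S\epsilon_k=\sum_j\omega^{jk}\epsilon_{j-1}=\sum_j\omega^{(j+1)k}\epsilon_j=\omega^kS\epsilon_k=SY\epsilon_k$, so $SYS^{-1}=X^{-1}$. The $p^2$ matrices $X^aY^b$ are a basis of all $p\times p$ matrices, and conjugation by $S$ permutes them up to scalars through the map $(a,b)\mapsto(-b,a)$, whose square is $-1$: one fixed point and $(p^2-1)/4$ cycles of length $4$. Since $S^4=p^2$, we can rescale the basis elements along each cycle so that they are honestly permuted. So conjugation by $S$ has the eigenvalue $1$ with multiplicity $\frac{p^2-1}4+1$. On the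 other hand, if $S/\sqrt p$ has eigenvalue $\zeta\in\mu_4$ with multiplicity $a_\zeta$, this multiplicity is $\sum_\zeta a_\zeta^2$. For $p=5$ we get $\sum a_\zeta=5$ and $\sum a_\zeta^2=7$, so the multiplicities are $2,1,1,1$ in some order: *every* fourth root of unity occurs. For $p=3$ we get $\sum a_\zeta=\sum a_\zeta^2=3$, so the multiplicities are $1,1,1,0$: one fourth root of unity is missing.

So the eigenvalues of $S$ can be counted by watching conjugation permute a basis of the matrix algebra, and all of $\mu_4$ occurs once $p$ is not too small. This is the idea that replaces weights, and the following lemma carries it out.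

**Lemma 3.** Let $p\ne q$ be primes with $p,q>d^2$ and $f\bmod q\ne0$. Let $B\ne1$ be a $p$-group of exponent $p$ with $B'\le Z(B)$, and let $\alpha\in\mathrm{Aut}(B)$. Let $W$ be a finite faithful $\mathbb F_qB$-module and $A\in GL(W)$ with $AbA^{-1}=\alpha(b)$ on $W$ for $b\in B$, and $f(A)=0$. Let $\rho\in\overline{\mathbb F}_p$ be an eigenvalue of $\alpha$ on $B/B'$, of multiplicative order $e$. Then $e\le d^2$, and there is $r\in\overline{\mathbb F}_q^{\,*}$ such that every element of $r\mu_e(\overline{\mathbb F}_q)$ is an eigenvalue of $A$.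

*Proof.* Let $F=\overline{\mathbb F}_q$ and $W_F=W\otimes F$.

**Step 1: isolate an irreducible piece of $B/B'$.** Let $g\in\mathbb F_p[x]$ be the minimal polynomial of $\rho$. It divides the minimal polynomial of $\alpha$ on the $\mathbb F_p$-space $B/B'$, so some non-zero vector is killed by $g(\alpha)$; it generates an irreducible $\alpha$-submodule $\bar C\le B/B'$, which we identify with $\mathbb F_p(\rho)$, with $\alpha$ acting as multiplication by $\rho$. Let $C\ge B'$ be the preimage of $\bar C$ in $B$; it is $\alpha$-invariant.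

**Step 2: $C$ abelian.** This case reduces to Lemma 2. As $B$ has exponent $p$, $C$ is elementary abelian. An eigenvalue on the quotient $C/B'$ is an eigenvalue on $C$, so as in Step 1 there is an irreducible $\alpha$-submodule $C_0\le C$ on which $\alpha$ has eigenvalue $\rho$. It acts faithfully on $W$. Lemma 2 gives $e\le d\le d^2$ and the coset. *From now on $C$ is non-abelian.*

**Step 3: choose a weight of the centre.** We look for a weight that sees the commutators of $C$. We have $B'\le Z(C)$, and $Z(C)/B'$ is a proper $\alpha$-submodule of the irreducible module $\bar C$, hence trivial. So $Z(C)=B'=:Z$, an elementary abelian group. Also $1\ne C'\le Z$. Since $C'$ acts non-trivially on $W_F=\bigoplus W_\lambda$, there is a weight $\lambda$ of $Z$ with $\lambda|_{C'}\ne1$. Let $t$ be its orbit length, as in Lemma 1; let $\beta=\alpha^t$, and let $e'$ be the order of $\rho^t$. Then $e\mid te'$ and $\lambda\circ\beta=\lambda$. On $\bar C$ the map $\beta^j-1$ is multiplication by $\rho^{tj}-1$, so it is invertible whenever $e'\nmid j$.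

If $e'=1$, then $e\mid t\le d\le d^2$ by Lemma 1(a), and Lemma 1(b) gives a coset $r\mu_t(F)\supseteq r\mu_e(F)$ of eigenvalues. *From now on $e'>1$.*

**Step 4: a non-degenerate form.** We cut down to a subgroup that is a Heisenberg group on $W_\lambda$. For $\bar x,\bar y\in\bar C$ put $\langle\bar x,\bar y\rangle=\lambda([x,y])\in\mu_p(F)\cong\mathbb F_p$. As $Z$ is central and contains all commutators, this is well defined and bilinear; it is alternating. It is non-zero because $\lambda|_{C'}\neq1$ and $C'$ is generated by commutators. It is $\beta$-invariant because $\lambda\circ\beta=\lambda$. So its radical is a proper $\beta$-invariant subspace. The order $e'$ of $\beta$ on $\bar C$ is prime to $p$, being the order of an element of a field of characteristic $p$. By Maschke's theorem the radical has a $\beta$-invariant complement $N\neq0$, and the form is non-degenerate on $N$. Let $E\ge Z$ be the preimage of $N$ in $C$; it is $\beta$-invariant.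

Since $Z=Z(C)$ commutes with $E$, the group $E$ leaves $W_\lambda$ invariant, and $Z$ acts on $W_\lambda$ by scalars. For $x\in E\setminus Z$ there is $y\in E$ with $\lambda([x,y])\ne1$; so $x$ and $y$ do not commute on $W_\lambda$, and $x$ is not scalar there. Let $\hat E,\hat Z$ be the images of $E,Z$ in $GL(W_\lambda)$. Then $\hat Z=\mu_p(F)\cdot1$, because $\lambda\ne1$, and $\hat E/\hat Z\cong E/Z\cong N$.

The operator $A^t$ preserves $W_\lambda$, and conjugation by it induces an automorphism $\hat\beta$ of $\hat E$, which is trivial on the scalars $\hat Z$ and induces $\beta$ on $N$.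

**Step 5: $\hat\beta^{e'}=1$.** This will allow us to choose lifts that are honestly permuted. As $\beta^{e'}=1$ on $N$, we have $\hat\beta^{e'}(x)=\theta(\bar x)x$ with $\theta\in\mathrm{Hom}(N,\mu_p(F))$: multiplicativity holds because the scalars are central, and $\theta$ depends only on $\bar x$ because $\hat\beta$ fixes $\hat Z$. Applying $\hat\beta$ to this equation gives $\hat\beta^{e'}(\hat\beta(x))=\theta(\bar x)\hat\beta(x)$, while the definition gives $\hat\beta^{e'}(\hat\beta(x))=\theta(\beta\bar x)\hat\beta(x)$. So $\theta(\beta\bar x)=\theta(\bar x)$, and $\theta$ is trivial on $(\beta-1)N$. Since $e'>1$, $\beta-1$ is injective on $\bar C$, so $(\beta-1)N=N$ and $\theta=1$.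

**Step 6: the matrix algebra spanned by $\hat E$.** We show that $W_\lambda=M\otimes T$ with $\hat E$ spanning $\mathrm{End}(M)$. Let $\mathcal A$ be the span of $\hat E$ in $\mathrm{End}(W_\lambda)$, an algebra. For each $v\in N$ choose a lift $x_v\in\hat E$. All lifts of $v$ are scalar multiples of $x_v$, so the $x_v$ span $\mathcal A$. Let $M$ be an irreducible $\mathcal A$-submodule of $W_\lambda$. By Burnside's theorem $\mathcal A\to\mathrm{End}(M)$ is onto. On $M$ the $x_v$ are invertible, hence non-zero, and
$$x_ux_vx_u^{-1}=\langle u,v\rangle\,x_v .$$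
(In a group of class at most two, $[x,y]=x^{-1}y^{-1}xy=xyx^{-1}y^{-1}$.) So the images of the $x_v$ in $\mathrm{End}(M)$ are simultaneous eigenvectors for conjugation by $\hat E$, with characters $u\mapsto\langle u,v\rangle$ that are pairwise different because the form is non-degenerate on $N$. Hence they are linearly independent. It follows that $\mathcal A\cong\mathrm{End}(M)$ with basis $\{x_v\}$. Counting, $|N|=(\dim M)^2$; as $|N|>1$ is a power of $p$, $\dim M=p^m$ and $|N|=p^{2m}$ with $m\ge1$. By (F6), $W_\lambda\cong M\otimes T$ with $\mathcal A$ acting on the first factor.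

Conjugation by $A^t$ is an automorphism of $\mathcal A$. By Skolem–Noether it is conjugation by an invertible $b\in\mathcal A$. Then $c=b^{-1}A^t$ commutes with $\mathcal A$, so $A^t=b_M\otimes c_T$, where $b_M$ is $b$ acting on $M$. Let $u\in T$ be an eigenvector of $c_T$, with eigenvalue $s_0\ne0$. On $M\otimes u$ the operator $A^t$ is $s_0b_M$. So by Lemma 1(a),
$$\delta:=\deg\mathrm{minpoly}(b_M)\le d/t. \tag{5.1}$$

**Step 7: $b$ permutes a basis.** If $v\in N$, $v\neq0$ and $\beta^jv=v$, then $e'\mid j$ by Step 3; so all $\beta$-orbits on $N\setminus0$ have length exactly $e'$. Put $x_0=1$, choose one representative $v$ and a lift $x_v$ for each orbit, and put $x_{\beta^jv}=\hat\beta^j(x_v)$ for $0\le j<e'$. As $\hat\beta^{e'}=1$, we get $\hat\beta(x_v)=x_{\beta v}$ for all $v\in N$. So $\mathrm{Ad}(b):y\mapsto byb^{-1}$ permutes the basis $\{x_v\}$ of $\mathrm{End}(M)$ with one fixed point and $(p^{2m}-1)/e'$ cycles of length $e'$.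

**Step 8: the bound $e\le d^2$.** We compare the size of the cycles with the minimal polynomial. The operators $\mathrm{Ad}(b)^j$, $0\le j<e'$, on $\mathrm{End}(M)$ are linearly independent: a relation $\sum_jc_j\mathrm{Ad}(b)^j=0$ applied to $x_v$ with $v\ne0$ reads $\sum_jc_jx_{\beta^jv}=0$, a relation between different basis elements. On the other hand $\mathrm{Ad}(b)^j=L_{b^j}R_{b^{-j}}$ with left and right multiplications, and $b^j$, $b^{-j}$ lie in the span of $1,b,\dots,b^{\delta-1}$. So all $\mathrm{Ad}(b)^j$ lie in the span of the $\delta^2$ operators $L_{b^i}R_{b^l}$, $0\le i,l<\delta$. Hence, with (5.1),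
$$e'\le\delta^2\le(d/t)^2,\qquad e\le te'\le d^2/t\le d^2 . \tag{5.2}$$

**Step 9: all eigenvalues occur.** By (5.2), $te'\le d^2<q$, so $q\nmid te'$. Since $\mathrm{Ad}(b)^{e'}=1$, $b^{e'}$ is central in $\mathcal A\cong\mathrm{End}(M)$, so it is a scalar. Multiply $b$ by a scalar, and $c$ and $s_0$ by its inverse, so that $b^{e'}=1$. As $x^{e'}-1$ has distinct roots in $F$, $b_M$ is diagonalizable with eigenvalues in $\mu_{e'}(F)$. Let $a_\zeta\geq 0$ be the multiplicity of $\zeta\in\mu_{e'}(F)$.

Compute the dimension of the $\eta$-eigenspace of $\mathrm{Ad}(b)$ on $\mathrm{End}(M)$ in two ways. A linear map from the $\zeta$-eigenspace of $b_M$ to its $\eta\zeta$-eigenspace is multiplied by $\eta\zeta\cdot\zeta^{-1}=\eta$, so the dimension is $\sum_\zeta a_{\eta\zeta}a_\zeta$. On the span of an $e'$-cycle of Step 7, $\mathrm{Ad}(b)$ has characteristic polynomial $x^{e'}-1$, so each cycle contributes $1$ to every $\eta$; the fixed point contributes to $\eta=1$. Hence, with $\delta_{\eta,1}$ the Kronecker symbol,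
$$\sum_\zeta a_{\eta\zeta}a_\zeta=\frac{p^{2m}-1}{e'}+\delta_{\eta,1}\qquad(\eta\in\mu_{e'}(F)). \tag{5.3}$$

For a complex character $\varphi$ of the group $\mu_{e'}(F)$ put $\hat a(\varphi)=\sum_\zeta a_\zeta\varphi(\zeta)$. Multiply (5.3) by $\varphi(\eta)$ and sum over $\eta$. The left side becomes $\sum_{\xi,\zeta}a_\xi a_\zeta\varphi(\xi)\overline{\varphi(\zeta)}=|\hat a(\varphi)|^2$. For $\varphi\ne1$ the right side becomes $0+1$. So $|\hat a(\varphi)|=1$ for $\varphi\ne1$, while $\hat a(1)=\dim M=p^m$. By Fourier inversion on a group of order $e'$,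
$$e'a_\zeta=\sum_\varphi\hat a(\varphi)\overline{\varphi(\zeta)}\ \ge\ p^m-(e'-1)\ >\ 0,$$
because $p>d^2\ge e'$. So every $\zeta\in\mu_{e'}(F)$ is an eigenvalue of $b_M$, and every element of $s_0\mu_{e'}(F)$ is an eigenvalue of $A^t$ on $W_\lambda$. By Lemma 1(b), every $x\in F$ with $x^t\in s_0\mu_{e'}(F)$, that is, with $x^{te'}=s_0^{e'}$, is an eigenvalue of $A$. These $x$ form a coset $r\mu_{te'}(F)$, and it contains $r\mu_e(F)$ because $e\mid te'$. $\square$

The model with $p=3$ and $e'=4$ shows that the positivity of $p^m-(e'-1)$ in Step 9 cannot be dropped: there $p^m=e'-1$, and one eigenvalue is missing.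

## 6. Towers of $p$-groups inside $G$

To apply Lemma 3 repeatedly we need $p$-groups in $G$ that act on each other. The quotients $F_i/F_{i-1}$ of the upper Fitting series need not act on each other ($F_{i-1}$ may act non-trivially on $F_{i-1}/F_{i-2}$), so we look for actual subgroups of $G$. In this section $h=h(G)\ge1$.

**Definition.** An **$\alpha$-tower** of height $h$ is a sequence $P_1,\dots,P_h$ of $\alpha$-invariant subgroups of $G$ such that $P_i$ is a $p_i$-group, $p_i\neq p_{i+1}$, $P_i$ normalizes $P_j$ for $i<j$, and, with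
$$B_h=P_h,\qquad B_i=P_i/C_{P_i}(B_{i+1})\quad(i<h),$$
all $B_i\ne1$. Put $L_i=\langle P_1,\dots,P_{i-1},\alpha\rangle\le G\rtimes\langle\alpha\rangle$.

The definition makes sense, because $L_i$ acts on $B_i$, by downward induction on $i$. For $i=h$, $L_h$ normalizes $P_h$. For $i<h$, $L_i$ normalizes $P_i$, and $\langle L_i,P_i\rangle=L_{i+1}$ acts on $B_{i+1}$; so $L_i$ normalizes the kernel $C_{P_i}(B_{i+1})$ of the action of $P_i$. Note that $B_i$ acts faithfully on $B_{i+1}$, and that each $B_i$ is a section of $G$.

*Example.* In the group $G=V\rtimes\langle c\rangle$ of Section 3, $P_1=\langle c\rangle$ and $P_2=V$ form an $\alpha$-tower of height $2$, with $B_i=P_i$.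

**Lemma 4.** $G$ has an $\alpha$-tower of height $h$.

*Proof.* Let $1=F_0<F_1<\dots<F_h=G$ be the upper Fitting series, and let $\{S_p\}$ be an $\alpha$-invariant Sylow system, from (2.2). By (2.3), $\{S_p\cap F_i\}$ is a Sylow system of $F_i$. Put
$$N_i=\bigcap_pN_G(S_p\cap F_i),\qquad T_i=N_i\cap F_i .$$
These are $\alpha$-invariant. (To see what $T_i$ is, take $S_3$ and forget $\alpha$: $F_1=A_3$, and with $S_2=\langle(12)\rangle$ we get $T_1=A_3$, while $T_2=N(S_2)\cap N(A_3)=\langle(12)\rangle$ is a complement to $F_1$.)

**Step 1: $T_j$ normalizes $T_i$ for $i\le j$.** We have $S_p\cap F_i=(S_p\cap F_j)\cap F_i$ with $F_i\trianglelefteq G$, so $N_j\le N_i$. As $T_i\trianglelefteq N_i$, the claim follows.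

**Step 2: $T_i$ is nilpotent.** This splits $T_i$ into $p$-groups. A $p$-element of $T_i$ normalizes the Sylow $p$-subgroup $S_p\cap F_i$ of $F_i$, so it lies in it. Hence the $p$-elements of $T_i$ form the subgroup $T_{i,p}:=T_i\cap S_p$. So $T_i$ has a unique Sylow $p$-subgroup for each $p$ and is nilpotent. Moreover $T_{i,p}$ is characteristic in $T_i$, so it is normalized by $\alpha$ and by all $T_j$ with $j\ge i$.

**Step 3: $T_iF_{i-1}=F_i$.** This says that $T_i$ is large enough. Let $K=F_i$, $L=F_{i-1}$, $K_r=S_r\cap K$, $L_r=S_r\cap L$, and $K_{r'}=\prod_{s\ne r}K_s$, a Hall $r'$-subgroup of $K$. Let $x\in K_p$. As $K/L$ is nilpotent, $K_{p'}L\trianglelefteq K$. Since $L=\big(\prod_{s\ne p}L_s\big)L_p$ with $\prod_{s\ne p}L_s\le K_{p'}$, we have $K_{p'}L=K_{p'}L_p$. Both $K_{p'}$ and $K_{p'}^x$ are Hall $p'$-subgroups of this normal subgroup of $K$, so they are conjugate in it; writing the conjugating element as a product of an element of $K_{p'}$ and an element $y\in L_p$, we get $K_{p'}^x=K_{p'}^y$. Put $z=xy^{-1}\in K_p$. Then $z$ normalizes $K_{p'}$. For $s\ne p$,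 $z\in K_p\le K_{s'}$ normalizes $K_{s'}$ as well. Now
$$K_r=\bigcap_{s\ne r}K_{s'} :$$
the intersection contains $K_r$, and its order is prime to every $s\ne r$, so it is an $r$-group containing the Sylow $r$-subgroup $K_r$. (If only one prime divides $|G|$, the empty intersection is read as $K$.) So $z$ normalizes every $K_r$, that is, $z\in T_i$, and $x=zy\in T_iL$. As the $K_p$ generate $K$, $T_iL=K$.

**Step 4: candidates for the tower.** If $h=1$, then $G=F_1=T_1$ is nilpotent, and $P_1=T_{1,p}\ne1$ for some $p$ is a tower. Let $h\ge2$; then at least two primes divide $|G|$. We consider all sequences $\pi=(\pi_i,\dots,\pi_1)$ of primes dividing $|G|$ with $\pi_{j+1}\ne\pi_j$. Put $K(\pi_1)=1$, $B(\pi_1)=T_{1,\pi_1}$, and for $i\ge2$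
$$K(\pi)=C_{T_{i,\pi_i}}\big(B(\pi_{i-1},\dots,\pi_1)\big),\qquad B(\pi)=T_{i,\pi_i}/K(\pi).$$
This makes sense because $K(\pi)$ is normalized by $\alpha$ and by all $T_j$ with $j\ge i$. For $i=1$ this is clear. Let $i\ge2$ and $j\ge i$. By induction $\alpha$, $T_j$ and $T_i$ act on $B(\pi_{i-1},\dots,\pi_1)$, and $\alpha$ and $T_j$ normalize $T_{i,\pi_i}$. So they normalize the kernel of the action of $T_{i,\pi_i}$.

**Step 5: not everything can be lost.** *Claim: for all $i$ and $p$, the intersection $X$ of all $K(\pi)$ with $\pi$ of length $i$ and $\pi_i=p$ lies in $F_{i-1}$.* For $i=1$, $X=1$. Let $i\ge2$. Let $q\ne p$ and let $\pi'$ have length $i-1$ and first entry $q$. Then $X\le K(p,\pi')$ centralizes $B(\pi')=T_{i-1,q}/K(\pi')$, so $[T_{i-1,q},X]\le K(\pi')$. Intersecting over all such $\pi'$ and using induction, $[T_{i-1,q},X]\le F_{i-2}$. Now $T_{i-1}$ is nilpotent and $T_{i-1}F_{i-2}=F_{i-1}$, so the $T_{i-1,q}$ with $q\ne p$ generate $U':=O_{p'}(F_{i-1}/F_{i-2})$ modulo $F_{i-2}$. So $X$ centralizes $U'$.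

Let $C=C_G(U')\trianglelefteq G$ and $Y=S_p\cap F_i\cap C\ge X$. As $F_i\cap C\trianglelefteq G$, $Y$ is a Sylow $p$-subgroup of $F_i\cap C$. The group $(F_i\cap C)F_{i-1}/F_{i-1}$ is a nilpotent normal subgroup of $G/F_{i-1}$, and $YF_{i-1}/F_{i-1}$ is its Sylow $p$-subgroup; so $YF_{i-1}\trianglelefteq G$. Let $U=O_p(F_{i-1}/F_{i-2})$ and let $\bar Y$ be the image of $Y$ in $G/F_{i-2}$. Then
$$YF_{i-1}/F_{i-2}=(\bar YU)\,U' ,$$
where $\bar YU$ is a $p$-group, $U'$ is nilpotent, and the two centralize each other. So $YF_{i-1}/F_{i-2}$ is a nilpotent normal subgroup of $G/F_{i-2}$, hence lies in $F(G/F_{i-2})=F_{i-1}/F_{i-2}$. So $X\le Y\le F_{i-1}$, as claimed.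

**Step 6: the tower.** As $T_hF_{h-1}=G\neq F_{h-1}$, some $T_{h,p}\not\le F_{h-1}$. By the claim not all $K(\pi)$ with $\pi$ of length $h$ and $\pi_h=p$ equal $T_{h,p}$, so $B(\pi)\ne1$ for some such $\pi$. Then all lower $B(\pi_i,\dots,\pi_1)$ are non-trivial too, since if one is trivial, the next $K$ is everything, and all $B$'s above it are trivial. Put $P_j=T_{h+1-j,\,\pi_{h+1-j}}$. For $i<j$, $P_i\le T_{h+1-i}$ normalizes $P_j$ by Step 2, and the groups $B_j$ of the tower are the $B(\pi_{h+1-j},\dots,\pi_1)\ne1$. $\square$

Lemma 3 wants $B$ of exponent $p$ and class at most two. This is achieved by shrinking the tower as far as possible. Recall that all primes dividing $|G|$ are odd.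

**Lemma 5.** $G$ has an $\alpha$-tower of height $h$ in which each $B_i$ has exponent $p_i$ and $B_i'=\Phi(B_i)\le Z(B_i)$.

*Proof.* Choose an $\alpha$-tower of height $h$ with $(|P_1|,\dots,|P_h|)$ lexicographically minimal.

**Step 1: minimality as a statement about invariant subgroups.** *Claim $R_i$: for $i=1$, $B_1$ has no non-trivial proper $\alpha$-invariant subgroup; for $i\ge2$, every proper $L_i$-invariant subgroup of $B_i$ is centralized by $P_{i-1}$.* We use induction on $i$. Suppose $\bar S<B_i$ violates $R_i$; then $\bar S\ne1$. Let $S<P_i$ be its preimage, and replace $P_i$ by $S$. We show that the result is a tower, which contradicts minimality.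

$S$ is $L_i$-invariant, so it is $\alpha$-invariant and normalized by $P_j$, $j<i$; and $S\le P_i$ normalizes $P_j$ for $j>i$. The $B_j$ with $j>i$ depend only on $P_j,\dots,P_h$, so they are unchanged. As $S$ contains the kernel of $P_i\to B_i$, the new $B_i$ is $\bar S\ne1$. If $i=1$, we are done.

Let $i\ge2$, and put $\mathcal C=C_{P_{i-1}}(B_i)\le\mathcal C'=C_{P_{i-1}}(\bar S)$. As $\bar S$ violates $R_i$, $\mathcal C'<P_{i-1}$, so the new $B_{i-1}=P_{i-1}/\mathcal C'$ is non-trivial. If $i=2$, we are done.

Let $i\ge3$. Since $L_{i-1}\le L_i$ normalizes $P_{i-1}$ and acts on $\bar S$, $\mathcal C'/\mathcal C$ is a proper $L_{i-1}$-invariant subgroup of the old $B_{i-1}=P_{i-1}/\mathcal C$. By $R_{i-1}$ it is centralized by $P_{i-2}$. So an element of the $p_{i-2}$-group $P_{i-2}$ that acts trivially on $P_{i-1}/\mathcal C'$ acts trivially on both $P_{i-1}/\mathcal C'$ and $\mathcal C'/\mathcal C$, hence, by (F3)(i), on $P_{i-1}/\mathcal C$. So $C_{P_{i-2}}$ of the new $B_{i-1}$ equals $C_{P_{i-2}}$ of the old one: $B_{i-2}$ is unchanged, and so are all $B_j$ with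 $j\le i-2$. We have a tower.

**Step 2: the structure of $B_i$.** $\Phi(B_1)$ is a proper characteristic subgroup of $B_1$, so $\Phi(B_1)=1$ by $R_1$, and $B_1$ is elementary abelian. Let $i\ge2$ and write $B=B_i$, $p=p_i$, $P=P_{i-1}$. As $B_{i-1}\ne1$, $P$ acts non-trivially on $B$, and coprimely.

*$[B,P]=B$.* $L_i$ normalizes $P$, so $[B,P]$ is $L_i$-invariant. If it were proper, $R_i$ would give $[B,P,P]=1$, and by (F3)(ii) $[B,P]=[B,P,P]=1$, a contradiction.

*$\Phi(B)\le Z(B)$.* By $R_i$, $[\Phi(B),P]=1$. So $[\Phi(B),P,B]=1$ and $[B,\Phi(B),P]\le[\Phi(B),P]=1$. The three subgroups lemma gives $1=[P,B,\Phi(B)]=[B,\Phi(B)]$. Hence $B'\le\Phi(B)\le Z(B)$.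

*Exponent $p$.* For $x,y\in B$, $x^p\in\Phi(B)\le Z(B)$, so $[x,y]^p=[x^p,y]=1$. As $p$ is odd, $(xy)^p=x^py^p[y,x]^{p(p-1)/2}=x^py^p$. So $x\mapsto x^p$ is a homomorphism $B\to\Phi(B)$, and it commutes with the action of $P$. As $P$ centralizes $\Phi(B)$, $x$ and its image under an element of $P$ have the same $p$-th power; so $[B,P]=B$ lies in the kernel. Thus $B$ has exponent $p$, and $\Phi(B)=B'\cdot\langle x^p:x\in B\rangle=B'$. $\square$

## 7. Orders of eigenvalues grow along the tower: proof of Theorem A

A remark on roots of unity first; it will be used modulo $p$ and over $\mathbb C$.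

**Lemma 6.** Let $K$ be a field, $e\ge1$ with $|\mu_e(K)|=e$, and $r\in K^*\setminus\mu_e(K)$ such that $\Gamma=\langle r\rangle\mu_e(K)$ is finite, of order $e^*$. Then $e\mid e^*$, $e<e^*$, $\Gamma=\mu_{e^*}(K)$, and $r\mu_e(K)$ contains an element of order $e^*$.

*Proof.* $\mu_e(K)$ is a proper subgroup of $\Gamma$, so $e\mid e^*$ and $e<e^*$. As $|\mu_{e^*}(K)|\le e^*$, $\Gamma=\mu_{e^*}(K)$. A finite subgroup of $K^*$ is cyclic; let $\Gamma=\langle\gamma\rangle$ and $n=e^*/e$. Then $\mu_e(K)=\langle\gamma^n\rangle$. Write $r=\gamma^a$. As $r$ generates $\Gamma$ modulo $\mu_e(K)$, $\gcd(a,n)=1$. The elements of $r\mu_e(K)$ are the $\gamma^{a+nj}$. Let $j$ be the product of the primes that divide $e^*$ but not $a$. Let $\ell$ be a prime dividing $e^*$. If $\ell\mid a$, then $\ell\nmid n$ and $\ell\nmid j$, so $\ell\nmid a+nj$. If $\ell\nmid a$, then $\ell\mid j$, so $\ell\nmid a+nj$. Hence $a+nj$ is prime to $e^*$, and $\gamma^{a+nj}$ has order $e^*$. $\square$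

Now let $d\ge1$, $G\ne1$, and let $G,\alpha,f,k$ be as in Theorem A. Take the tower of Lemma 5 and put $V_i=B_i/B_i'=B_i/\Phi(B_i)\ne0$.

**Step 1: passing from one level to the next.** $V_i$ is an elementary abelian section of $G$. So $f(\alpha)=0$ on $V_i$, and by (2.1) $1$ is not an eigenvalue of $\alpha$ on it. For $i<h$, $B_i$ acts faithfully on $B_{i+1}$, and $p_i\neq p_{i+1}$; by (F3)(iii) it acts faithfully on $V_{i+1}$. By the choice of $k$, all primes dividing $|G|$ exceed $d^2$ and none divides $\mathrm{cont}(f)$. So Lemma 3 applies to $B=B_i$, $W=V_{i+1}$ and $A=\alpha|_{V_{i+1}}$, and gives: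

> **(7.1)** If $i<h$ and $\alpha$ has an eigenvalue of order $e$ on $V_i$, then $e\le d^2$, and some full coset $r\mu_e(\overline{\mathbb F}_{p_{i+1}})$ consists of eigenvalues of $\alpha$ on $V_{i+1}$.

**Step 2: climbing.** We construct a strictly growing chain of orders. Put $e_0=1$. For $i=1,\dots,h$ we successively obtain $r_i\in\overline{\mathbb F}_{p_i}^{\,*}$ such that $r_i\mu_{e_{i-1}}$ consists of eigenvalues of $\alpha$ on $V_i$, and then an integer $e_i$. For $i=1$ let $r_1$ be any eigenvalue of $\alpha$ on $V_1$. For $i>1$ apply (7.1) on level $i-1$ to an eigenvalue of order $e_{i-1}$; this also shows $e_{i-1}\le d^2$. In all cases $e_{i-1}\le d^2<p_i$, so $|\mu_{e_{i-1}}(\overline{\mathbb F}_{p_i})|=e_{i-1}$. As $1$ is not an eigenvalue, $1\notin r_i\mu_{e_{i-1}}$, that is, $r_i\notin\mu_{e_{i-1}}$. Let $e_i$ be the order of the finite group $\langle r_i\rangle\mu_{e_{i-1}}$. By Lemma 6, $e_{i-1}\mid e_i$, $e_{i-1}<e_i$, and $r_i\mu_{e_{i-1}}$ contains an element of order $e_i$. So $\alpha$ has an eigenvalue of order $e_i$ on $V_i$, and if $i<h$ we may continue.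

**Step 3: levels $i<h$ give cyclotomic factors.** Let $n$ be the order of any eigenvalue $\theta$ of $\alpha$ on $V_i$, $i<h$. Then $n\ge2$, and $n\le d^2<p_i$ by (7.1). So $\theta$ is a root of $\Phi_n$ modulo $p_i$, and also of $f$ modulo $p_i$. Since $\mathrm{Res}(f,\Phi_n)\in f\mathbb Z[x]+\Phi_n\mathbb Z[x]$, evaluating at $\theta$ shows $p_i\mid\mathrm{Res}(f,\Phi_n)$. If $\Phi_n\nmid f$, this resultant divides $k$, contradicting $p_i\nmid k$. Hence:

> **(7.2)** $\Phi_n\mid f$ for every order $n$ of an eigenvalue of $\alpha$ on $V_i$, $i<h$.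

In particular $\Phi_{e_1},\dots,\Phi_{e_{h-1}}$ are $h-1$ distinct irreducible factors of $f$. None is $x$ or $x-1$, as $e_i\ge2$ for $i\geq 1$.

**Step 4: level $h$ gives one more factor.** Let $q=p_h$. By Gauss's lemma $f=c\prod_jg_j^{m_j}$ with primitive, irreducible, non-constant, pairwise non-associate $g_j\in\mathbb Z[x]$ and $|c|=\mathrm{cont}(f)$ prime to $q$. As $r_h$ is an eigenvalue of $\alpha$ on $V_h$, it is a root of $f$ modulo $q$, hence of some $g_j$ modulo $q$. This $g_j$ is not $\pm x$, since $r_h\ne0$. It is not $\pm(x-1)$, since $r_h\ne1$. And it is not $\pm\Phi_{e_i}$ with $1\le i<h$: then $r_h^{e_i}=1$, so $r_h^{e_{h-1}}=1$ since $e_i\mid e_{h-1}$, contradicting $r_h\notin\mu_{e_{h-1}}$. So $g_j$ is an $h$-th irreducible factor of the required kind, and Theorem A is proved. $\blacksquare$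

The conjecture follows: by Rowley's theorem $G$ is solvable, the identity (1.1) implies $(*)_f$, and the number of distinct irreducible factors different from $x$ and $x-1$ is at most the number of all irreducible factors with multiplicity.

## 8. Chains of roots and the exact bound

The proof used more than the number of factors: it built cosets of roots. We now record exactly this information in characteristic zero. Let $d=\deg f\ge1$.

**Definition.** An **$f$-chain of length $h\ge1$** consists of $e_0=1$ and non-zero $r_1,\dots,r_h\in\mathbb C$ such that for $1\le i\le h$: all elements of $r_i\mu_{e_{i-1}}(\mathbb C)$ are roots of $f$; $r_i^{e_{i-1}}\ne1$; and, for $i<h$, $e_i:=|\langle r_i\rangle\mu_{e_{i-1}}(\mathbb C)|$ is finite. Let $\nu(f)$ be the maximal length of an $f$-chain ($0$ if there are none).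

*Examples.* For $f=(x+1)(x^2+1)$ we may take $r_1=-1$, $e_1=2$, $r_2=i$: the coset $\{i,-i\}$ consists of roots, and $i^2\neq1$. This is a chain of length $2$. For $f=(x+1)(x^2-2)$ we may take $r_1=-1$, $e_1=2$, $r_2=\sqrt2$, and here $\langle r_2\rangle\mu_2$ is infinite, which is allowed on the last level. For $f=(x+1)(x-2)$ there is no chain of length $2$: $r_1$ must be a root of unity, so $r_1=-1$ and $e_1=2$, and there is no $r$ with $r$ and $-r$ both roots. So $\nu(f)=1$ although $f$ has two irreducible factors.

By Lemma 6 over $\mathbb C$, $e_{i-1}\mid e_i$, $e_{i-1}<e_i$, and $r_i\mu_{e_{i-1}}$ contains an element of order $e_i$, for $i<h$. So an $f$-chain of length $h$ yields distinct factors $\Phi_{e_1},\dots,\Phi_{e_{h-1}}$ of $f$. It yields a further one, the minimal polynomial of $r_h$, because $r_h^{e_{h-1}}\ne1$ and every $e_i$ divides $e_{h-1}$. As $r_h\ne0,1$ and $e_i\ge2$ for $1\le i<h$, none of these is $x$ or $x-1$. Hence $\nu(f)$ is finite, and at most the number of distinct irreducible factors of $f$ other than $x$, $x-1$.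

**Theorem B.** Let $f\in\mathbb Z[x]$ with $d=\deg f\ge1$.

1. There is $k_1=k_1(f)>0$ such that $h(G)\le\nu(f)$ for every finite solvable $G$ with $\gcd(|G|,k_1)=1$ and a fixed-point-free automorphism satisfying $(*)_f$. In particular this holds under the identity (1.1).
2. For $(*)_f$ this is best possible: for every $K>0$ there is $(G,\alpha)$ with $\alpha$ fixed-point-free, $(*)_f$, $\gcd(|G|,K)=1$ and $h(G)=\nu(f)$.
3. For $f=1+x+\dots+x^{n-1}$, $n\ge2$, $\nu(f)=\Omega(n)$, the number of prime factors of $n$ with multiplicity. For every $K$ this height is attained by groups of order prime to $K$ satisfying the *ordered identity* (1.1). With $n=\ell^m$, $\ell$ prime, $f$ has exactly $m$ irreducible factors. So the bound in the conjecture is attained for every number $m\ge1$ of factors, whatever $k$ is.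

The bound $\nu(f)$ is thus proved exact for the condition $(*)_f$. Under the ordered identity it is proved as an upper bound for all $f$ of degree at least $1$, and as exact for $f=1+x+\dots+x^{n-1}$; no exactness for other $f$ under the ordered identity is claimed.

### 8.1. Lifting the chain to characteristic zero (part 1)

The chain $r_1,\dots,r_h$ of Section 7 lives in different characteristics, and we lift it to $\mathbb C$.

**Step 1: the constant.** Let $\theta_1,\dots,\theta_s$ be the distinct roots of $f$ in $\mathbb C$, $a_d$ its leading coefficient, and $L$ a number field containing all $\theta_j$ and all $\mu_n(\mathbb C)$ with $n\le d^2$. The $a_d\theta_j$ are algebraic integers. Let $k_1$ be $k|a_d|$ times the product of all non-zero integers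
$$|N_{L/\mathbb Q}(a_d(\theta_i-\zeta\theta_j))|,\qquad 1\le i,j\le s,\quad \zeta\in\bigcup_{n\le d^2}\mu_n(\mathbb C).$$
We may assume $G\ne1$. As $k\mid k_1$, Section 7 applies; take $r_i,e_i$ from there.

**Step 2: levels $i<h$.** Here only orders matter. As $e_i\le d^2<p_i$, there is an isomorphism $\iota_i:\mu_{e_i}(\overline{\mathbb F}_{p_i})\to\mu_{e_i}(\mathbb C)$. The coset $r_i\mu_{e_{i-1}}$ lies in $\mu_{e_i}(\overline{\mathbb F}_{p_i})$ and consists of eigenvalues of $\alpha$ on $V_i$. If such an eigenvalue has order $n$, then $\Phi_n\mid f$ by (7.2), and its image under $\iota_i$ has order $n$, so it is a root of $f$. Hence $\iota_i(r_i)\mu_{e_{i-1}}(\mathbb C)$ consists of roots of $f$. It does not contain $1$, and together with $\mu_{e_{i-1}}(\mathbb C)$ it generates a group of order $e_i$.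

**Step 3: level $h$.** Here the norms in $k_1$ are used. Put $e=e_{h-1}\le d^2$, $q=p_h$, $r=r_h$. Let $\mathfrak q$ be a prime of $L$ over $q$, with residue field embedded in $\overline{\mathbb F}_q$; bars denote reduction. As $q\nmid a_d$, the $\theta_j$ are $\mathfrak q$-integral, and reducing $f=a_d\prod_j(x-\theta_j)^{m_j}$ shows that the roots of $f$ modulo $q$ are the $\bar\theta_j$. As $q\nmid e$, $\mu_e(\mathbb C)$ reduces isomorphically onto $\mu_e(\overline{\mathbb F}_q)$. Every element of $r\mu_e(\overline{\mathbb F}_q)$ is a root of $f$ modulo $q$. So for each $\zeta\in\mu_e(\mathbb C)$ we can choose a root $\theta_{(\zeta)}$ of $f$ with $\bar\theta_{(\zeta)}=r\bar\zeta$. Put $\theta=\theta_{(1)}$. The algebraic integer $a_d(\theta_{(\zeta)}-\zeta\theta)$ reduces to $0$, so it lies in $\mathfrak q$. Were it non-zero, $q$ would divide its norm, which divides $k_1$; but $q\nmid k_1$. So $\theta_{(\zeta)}=\zeta\theta$, and all elements of $\theta\mu_e(\mathbb C)$ are roots of $f$. Since $r\ne0$ and $r^e\ne1$, also $\theta\ne0$ and $\theta^e\ne1$.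

Thus $\iota_1(r_1),\dots,\iota_{h-1}(r_{h-1}),\theta$ form an $f$-chain of length $h$, and $h\le\nu(f)$. Since (1.1) implies $(*)_f$, part 1 is proved.

### 8.2. Groups built from a chain (part 2)

If $\nu(f)=0$, take $G=1$. Otherwise let $r_1,\dots,r_h$ be an $f$-chain with $h=\nu(f)$, and let $e_h\in\mathbb N\cup\{\infty\}$ be the order of $\langle r_h\rangle\mu_{e_{h-1}}(\mathbb C)$. We construct $G_0=1,G_1,\dots,G_h$ with fixed-point-free automorphisms $\alpha$ such that $h(G_i)=i$ and, whenever $e_i<\infty$, $\alpha$ has order $e_i$ on $G_i$. For $G_0=1$ this holds, as $e_0=1$.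

**Step 1: the prime for level $i$.** Given $G_{i-1}$, put $e=e_{i-1}$, which is finite. Let $L$ be a number field containing the roots of $f$ and $\mu_e(\mathbb C)$. Infinitely many rational primes $q$ lie under a prime $\mathfrak q$ of $L$ of degree one. Choose such a $q$ prime to $K$, to $|G_{i-1}|$, to $e$, and to $e_i$ if finite, and such that $r_i$ and $r_i^e-1$ are units at $\mathfrak q$; this excludes only finitely many primes. Let $s\in\mathbb F_q$ be the reduction of $r_i^e$; so $s\ne0,1$. The $e$ different numbers $r_i\zeta$, $\zeta\in\mu_e(\mathbb C)$, are roots of $f$, so in $L[x]$ the polynomial $x^e-r_i^e=\prod_\zeta(x-r_i\zeta)$ divides $f$. It is monic and $\mathfrak q$-integral, so the quotient is $\mathfrak q$-integral too, and $x^e-s$ divides $f$ modulo $q$.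

**Step 2: the module.** Let $H=G_{i-1}\rtimes\langle a\rangle$ with $a$ of infinite order acting as $\alpha$. As $\alpha^e=1$ on $G_{i-1}$, the element $a^e$ is central in $H$. Let $V_i$ be the $\mathbb F_qH$-module induced from the one-dimensional module of $\langle a^e\rangle$ on which $a^e$ acts as $s$. It has dimension $|H:\langle a^e\rangle|=e|G_{i-1}|$, and the central element $a^e$ acts on it as the scalar $s$.

- Let $\epsilon$ span the one-dimensional module. With the coset representatives $ga^j$ ($g\in G_{i-1}$, $0\le j<e$) of $\langle a^e\rangle$, the vectors $ga^j\otimes \epsilon$ form a basis, which $G_{i-1}$ permutes freely by left multiplication. So $V_i$ is a free, hence faithful, $\mathbb F_qG_{i-1}$-module.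
- With the coset representatives $a^jg$, for each $g$ the vectors $a^jg\otimes \epsilon$, $0\le j<e$, are permuted cyclically by $a$ except that $a\cdot a^{e-1}g\otimes\epsilon=g a^e\otimes\epsilon=s\,(g\otimes\epsilon)$. So $V_i$ restricted to $\langle a\rangle$ is a direct sum of copies of $\mathbb F_q[x]/(x^e-s)$, with $a$ acting as $x$.

Let $G_i=V_i\rtimes G_{i-1}$ and $\alpha(v,g)=(av,\alpha(g))$. This is an automorphism because $a\,gv=\alpha(g)\,av$.

**Step 3: the required properties.**

- *$\alpha$ is fixed-point-free.* A fixed $(v,g)$ has $g=1$, and $av=v$ gives $v=a^ev=sv$, so $v=0$.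
- *$f(\alpha)=0$ on $V_i$,* because $a^e=s$ on $V_i$ and $x^e-s$ divides $f$ modulo $q$.
- *Order.* As $q\nmid e$, $x^e-s$ has distinct roots, so $a$ is diagonalizable over $\overline{\mathbb F}_q$, and its eigenvalues are the reductions of the elements of $r_i\mu_e(\mathbb C)$. If $e_i<\infty$, the set $r_i\mu_e(\mathbb C)$ generates the cyclic group $\langle r_i\rangle\mu_e(\mathbb C)$ of order $e_i$, on which reduction is injective as $q\nmid e_i$. So $a$ has order $e_i$ on $V_i$. Since $e_{i-1}\mid e_i$, $\alpha$ has order $e_i$ on $G_i$.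
- *Height.* $V_i$ is a normal Sylow $q$-subgroup of $G_i$, so $F(G_i)=V_i\times O_{q'}(F(G_i))$. The second factor centralizes $V_i$, while $C_{G_i}(V_i)=V_i$, because $V_i$ is abelian and $G_{i-1}$ acts faithfully on it. So $F(G_i)=V_i$ and $h(G_i)=h(G_{i-1})+1=i$.

**Step 4: $(*)_f$ for $G=G_h$.** We know $f(\alpha)=0$ on the $V_i$ and must treat all elementary abelian sections. The primes $q_1,\dots,q_h$ used are distinct. Let $S/T\neq 1$ be an elementary abelian section, say a $q_j$-group. Let $1=M_0<M_1<\dots<M_h=G$ be the $\alpha$-invariant normal series in which $M_l$ is the kernel of $G_h\to G_{h-l}$; its factors are isomorphic, as groups with an action of $\langle\alpha\rangle$, to $V_h,\dots,V_1$. The factor $(S\cap M_l)T/(S\cap M_{l-1})T$ is a quotient of $(S\cap M_l)/(S\cap M_{l-1})$, which embeds in $M_l/M_{l-1}$. As it is also a $q_j$-group, it is trivial unless $M_l/M_{l-1}\cong V_j$. So the series of the $(S\cap M_l)T/T$ in $S/T$ has only one non-trivial step, and $S/T$ is isomorphic, with its $\alpha$-action, to a section of $V_j$. Hence $f(\alpha)=0$ on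 $S/T$. So $(*)_f$ holds, $\gcd(|G|,K)=1$ and $h(G)=h=\nu(f)$.

### 8.3. The polynomials $1+x+\dots+x^{n-1}$ (part 3)

The roots of $f=1+x+\dots+x^{n-1}$ are the elements of $\mu_n(\mathbb C)\setminus\{1\}$. For an $f$-chain of length $h$ all groups $\langle r_i\rangle\mu_{e_{i-1}}(\mathbb C)$ lie in $\mu_n(\mathbb C)$, because $r_i\mu_{e_{i-1}}(\mathbb C)$ does. So $e_h$ is also finite, and $1=e_0\mid e_1\mid\dots\mid e_h\mid n$ with $e_{i-1}<e_i$. Hence $h\le\Omega(n)$.

Conversely let $n=\ell_1\cdots\ell_h$ with primes $\ell_i$, put $e_i=\ell_1\cdots\ell_i$, and let $r_i$ be a primitive $e_i$-th root of unity. Then $r_i^{e_{i-1}}\ne1$, so $r_i\mu_{e_{i-1}}(\mathbb C)\subset\mu_n(\mathbb C)\setminus\{1\}$ consists of roots of $f$, and $\langle r_i\rangle\mu_{e_{i-1}}(\mathbb C)=\mu_{e_i}(\mathbb C)$ has order $e_i$. This is an $f$-chain of length $\Omega(n)$. So $\nu(f)=\Omega(n)$.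

For this chain $e_h=n$, and Section 8.2 gives $G$ with $h(G)=\Omega(n)$, of order prime to $K$, and $\alpha$ fixed-point-free with $\alpha^n=1$. Every $g\in G$ is $y^{-1}\alpha(y)$ for some $y$, so
$$g\,\alpha(g)\cdots\alpha^{n-1}(g)=y^{-1}\alpha(y)\cdot\alpha(y)^{-1}\alpha^2(y)\cdots\alpha^{n-1}(y)^{-1}\alpha^n(y)=y^{-1}\alpha^n(y)=1 ,$$
which is the ordered identity. For $n=\ell^m$, $f=\Phi_\ell\Phi_{\ell^2}\cdots\Phi_{\ell^m}$ has exactly $m=\Omega(n)$ irreducible factors, so the bound in the conjecture is attained with groups of order prime to any prescribed $k$. $\blacksquare$
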